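
\newtheorem{theorem}{Theorem}[section]
\newtheorem{proposition}[theorem]{Proposition}
\newtheorem{lemma}[theorem]{Lemma}
\theoremstyle{definition}
\newtheorem{definition}[theorem]{Definition}
\newtheorem{example}[theorem]{Example}
\numberwithin{equation}{section}

\title{Second eigenfunctions of the fractional Laplacian\\ with infinitely many nodal domains}


\begin{abstract}
Let $N\ge 2$, $0<\alpha<2$ and $k\ge 2$. We construct a bounded domain in $\mathbb R^N$ on which the $k$-th Dirichlet eigenvalue of $(-\Delta)^{\alpha/2}$ is simple and the $k$-th eigenfunction has infinitely many positive and infinitely many negative nodal domains. For $k=2$ this gives a negative answer to the question whether second eigenfunctions always have finitely many nodal domains. On bounded domains with $C^\infty$ boundary the number of nodal domains of the $k$-th eigenfunction can be made arbitrarily large. The reason is that on a very thin part of the domain the eigenfunction takes the sign of the nonlocal influence of the thick part, and this sign can be prescribed by symmetry.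
\end{abstract}

\section{Introduction}

\subsection{The question}

Let $N\ge2$ and $0<\alpha<2$. The fractional Laplacian is
\[
\mathcal L u(x):=(-\Delta)^{\alpha/2}u(x)=C\,\mathrm{P.V.}\int_{\mathbb R^N}\bigl(u(x)-u(y)\bigr)K(x-y)\,dy,\qquad K(z)=|z|^{-N-\alpha},
\]
where $C=C_{N,\alpha}>0$ is the standard normalizing constant. Its quadratic form is
\[
E(u,v)=\frac C2\iint_{\mathbb R^N\times\mathbb R^N}\bigl(u(x)-u(y)\bigr)\bigl(v(x)-v(y)\bigr)K(x-y)\,dx\,dy .
\]
For a bounded nonempty open set $A\subset\mathbb R^N$, not necessarily connected, put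
\[
X_0(A)=\{u\in H^{\alpha/2}(\mathbb R^N):\ u=0\ \text{a.e.\ in }\mathbb R^N\setminus A\}.
\]
An eigenfunction of $A$ with eigenvalue $\lambda$ is a function $\varphi\in X_0(A)\setminus\{0\}$ with
\[
E(\varphi,v)=\lambda\int\varphi v\,dx\qquad\text{for all }v\in X_0(A).
\]
The embedding $X_0(A)\hookrightarrow L^2$ is compact, so the eigenvalues form a sequence $0<\lambda_1(A)\le\lambda_2(A)\le\cdots\to\infty$, listed with multiplicity and given by the min--max formula; in fact $\lambda_1(A)<\lambda_2(A)$ (Lemma~\ref{lem:first}). Eigenfunctions are real valued and, by interior regularity, have a representative that is continuous in $A$; we always use it. Hence $\{x\in A:\varphi(x)\ne0\}$ is open. A \emph{nodal domain} of $\varphi$ is a connected component of this set; it is positive or negative according to the sign of $\varphi$ on it. A \emph{domain} is a connected open set, and an eigenvalue is \emph{simple} if it differs from all other members of the list.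

The Courant (Courant--Hilbert) estimate would say that an eigenfunction $\varphi_k$ for $\lambda_k$ has at most $k$ nodal domains. To see what nonlocality does to this estimate, cut $\varphi=\varphi_k$ into pieces. Suppose that there are finitely many nodal domains $V_i$ and that the pieces $u_i=\varphi\mathbf 1_{V_i}$ belong to $X_0(A)$. Since $\varphi=\sum_iu_i$, testing the equation with $u_i$ gives $E(u_i,u_i)=\lambda_k\|u_i\|^2-\sum_{j\neq i}E(u_j,u_i)$, where $\|\cdot\|$ is the $L^2$ norm. So for real $c_i$
\begin{equation}\label{eq:courant}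
E\Bigl(\sum_i c_iu_i,\sum_i c_iu_i\Bigr)=\lambda_k\Bigl\|\sum_i c_iu_i\Bigr\|^2-\sum_{i<j}(c_i-c_j)^2E(u_i,u_j).
\end{equation}
For a local form such as $\int\nabla u\cdot\nabla v$ the cross terms vanish and every nonzero combination of pieces has Rayleigh quotient $\lambda_k$, which is where Courant's argument starts. Here $u_iu_j=0$, so $E(u_i,u_j)=-C\iint u_i(x)u_j(y)K(x-y)\,dx\,dy$. This is positive, and helps, if $u_i$ and $u_j$ have opposite signs. It is negative if they have the same sign, and then the Rayleigh quotient of the combination may exceed $\lambda_k$. Thus \eqref{eq:courant} puts no evident bound on the number of nodal domains of the same sign. One may still hope for finiteness, at least at the bottom of the spectrum. The following question was posed in \cite{source}: \emph{for every bounded domain $\Omega\subset\mathbb R^N$, $N\ge2$, and every $\alpha\in(0,2)$, does every eigenfunction for $\lambda_2(\Omega)$ have finitely many nodal domains?}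

\subsection{Results}

The answer is no, in every dimension $N\ge2$ and for every $\alpha\in(0,2)$; this is the case $k=2$ of the first theorem.

\begin{theorem}\label{thm:main}
Let $N\ge2$, $0<\alpha<2$ and $k\ge2$. There is a bounded domain $\Omega\subset\mathbb R^N$ such that $\lambda_k(\Omega)$ is simple and $\varphi_k$ has infinitely many positive and infinitely many negative nodal domains.
\end{theorem}

A first eigenfunction always has exactly one nodal domain (Proposition~\ref{prop:first}). So, for given $N\ge2$ and $\alpha\in(0,2)$, the statement ``for every bounded domain, every $k$-th eigenfunction has finitely many nodal domains'' is true if and only if $k=1$.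

The domains in Theorem~\ref{thm:main} have infinitely many thin tubes accumulating on each other. With finitely many tubes one can smooth the boundary:

\begin{theorem}\label{thm:smooth}
Let $N\ge2$, $0<\alpha<2$, $k\ge2$ and $m\in\mathbb N$. There is a bounded domain in $\mathbb R^N$ with $C^\infty$ boundary such that $\lambda_k$ is simple and $\varphi_k$ has at least $m$ positive and at least $m$ negative nodal domains.
\end{theorem}

So even for smooth domains the number of nodal domains of $\varphi_k$, $k\ge2$, is not bounded by any function of $k,N,\alpha$.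

\subsection{The mechanism}\label{sec:mechanism}

Let $\Omega$ consist of a fixed ``thick'' open set $D$ and a part of very small measure $m$. Split an eigenfunction $\varphi$ with eigenvalue $\lambda$ into its thick and thin parts, with a cutoff. On thin pieces at positive distance from $D$ the equation becomes, roughly,
\begin{equation}\label{eq:heuristic}
\mathcal L\varphi_{\rm thin}=\lambda\varphi+f,\qquad f(x)=C\int_{\rm thick}\varphi(y)K(x-y)\,dy .
\end{equation}
We call $f$ the \emph{force} exerted by the thick part. It stays of order one as $m\to0$, because $\varphi$ on the thick part converges to an eigenfunction $\varphi_D$ of $D$. On thin pieces at positive distance from $D$, $\varphi$ has size $O(m^{\alpha/N})$. One sees this scaling in a ball of radius $s$, where the solution of $\mathcal Lu=1$ vanishing outside is $s^\alpha$ times a rescaled copy of the one for $s=1$. So the term $\lambda\varphi$ is negligible, and one expects $\varphi$ to have the sign of $f$. For a local operator there is no such term $f$.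

Now let $D$ be two unit balls centered at $\pm Le_1$ with $L$ large. Its second eigenfunction is odd in $x_1$ and is close to $\psi(x-Le_1)-\psi(x+Le_1)$ up to a factor, where $\psi\geq 0$ is the first eigenfunction of the unit ball. Between the balls the force is then roughly a positive multiple of
\[
|x-Le_1|^{-N-\alpha}-|x+Le_1|^{-N-\alpha},
\]
which has the sign of $x_1$. Scatter infinitely many tiny disjoint balls, of small total measure, around $2e_1$, and as many around $-2e_1$. The second eigenfunction of the resulting \emph{open set} is positive on each of the former and negative on each of the latter, so it has infinitely many nodal domains of each sign (Example~\ref{ex:balls}).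

It remains to make the set connected without letting the positive pieces merge, nor the negative ones. We connect each positive piece to the rest only through a region where the force is negative: the pieces become the ends of long thin teeth that cross $\{x_1=0\}$ and are attached to a common spine near $-2e_1$, where $\varphi<0$. A positive nodal domain that starts at the end of a tooth cannot enter the spine, so it cannot leave its tooth (Figure~\ref{fig:comb}). A second comb, with its spine near $2e_1$, does the same for negative nodal domains. This is where $N\ge2$ is used; connected open subsets of $\mathbb R$ are intervals and leave no room for teeth.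

Section~\ref{sec:tools} collects the properties of $E$ that we use. Section~\ref{sec:warmup} runs the barrier argument in its simplest form and settles $k=1$. Sections~\ref{sec:cores} and~\ref{sec:thin} treat the force and prove the sign statement on thin parts. Section~\ref{sec:existence} constructs suitable thick sets $D$ for every $k\geq2$, and Sections~\ref{sec:comb} and~\ref{sec:smooth} contain the combs.

\section{Tools}\label{sec:tools}

We write $\|\cdot\|$ for the norm of $L^2(\mathbb R^N)$, $B_\varrho$ for the ball of radius $\varrho$ about $0$, and $s^\pm=\max(\pm s,0)$. The norm of $H^{\alpha/2}(\mathbb R^N)$ is equivalent to $(E(u,u)+\|u\|^2)^{1/2}$. The space is stable under multiplication by bounded smooth functions with bounded derivatives. If $u\in H^{\alpha/2}$, then $|u|$, $u^\pm$ and $(u-t)^+$ for $t\geq0$ are in $H^{\alpha/2}$, since they are $1$-Lipschitz functions of $u$ dominated by $|u|$. Since $E$ only sees differences, $E(h,v)$ is also defined when $h$ is the sum of a constant and an element of $H^{\alpha/2}$, and constants contribute nothing. If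 $A\subset A'$, then $X_0(A)\subset X_0(A')$, so $\lambda_j(A')\le\lambda_j(A)$.

For $m>0$ let $\varrho$ be defined by $|B_\varrho|=m$ and put
\[
\kappa(m)=C\int_{|z|>\varrho}K(z)\,dz=\kappa_0\,m^{-\alpha/N},\qquad \kappa_0=\kappa_0(N,\alpha)>0 .
\]
The essential point is that $\kappa(m)\to\infty$ as $m\to0$.

\begin{lemma}\label{lem:tools}
\begin{enumerate}
\item[(a)] If $\psi\in C_c^\infty(\mathbb R^N)$, then $c_\psi:=\sup|\mathcal L\psi|<\infty$, and $E(\psi,v)=\int v\,\mathcal L\psi$ for every $v\in X_0(A)$, $A$ bounded and open.
\item[(b)] If $a,b\in H^{\alpha/2}(\mathbb R^N)$ have supports at positive distance, then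
\[
E(a,b)=-C\iint a(y)b(x)K(x-y)\,dx\,dy .
\]
\item[(c)] If $m>0$ and $A$ is measurable with $|A|\le m$, then $C\int_{\mathbb R^N\setminus A}K(x-y)\,dy\ge\kappa(m)$ for every $x$. If $A$ is also bounded and open, then $E(v,v)\ge\kappa(m)\|v\|^2$ for $v\in X_0(A)$.
\item[(d)] If $h$ is a constant plus an element of $H^{\alpha/2}$ and $h^-\in L^2$, then $h^-\in H^{\alpha/2}$ and $E(h,h^-)\le-E(h^-,h^-)$. If $u\in H^{\alpha/2}$, then $E(|u|,|u|)\le E(u,u)$, with strict inequality if $\{u>0\}$ and $\{u<0\}$ both have positive measure.
\item[(e)] Let $w\in H^{\alpha/2}$, $0\le s<t$ and $m>0$, and let $A$ be measurable with $|A|\le m$ and $w\le s$ a.e.\ outside $A$. Then $v=(w-t)^+$ satisfies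
\[
E(w,v)\ge\kappa(m)\int(w-s)v .
\]
\end{enumerate}
\end{lemma}

\begin{proof}
(a) We have $\mathcal L\psi(x)=\frac C2\int(2\psi(x)-\psi(x+z)-\psi(x-z))K(z)\,dz$, and the bracket is at most $\min(4\sup|\psi|,c|z|^2)$ in absolute value with $c=c(\psi)$, so $\mathcal L\psi$ is bounded. For the identity, restrict the double integral to $|x-y|>\varepsilon$. By symmetry it equals $\int v(x)\,C\int_{|x-y|>\varepsilon}(\psi(x)-\psi(y))K(x-y)\,dy\,dx$, and by the same symmetrization the inner integral is bounded uniformly in $x$ and $\varepsilon$ and converges to $\mathcal L\psi(x)$ up to the factor $C$ already included. As $v\in L^1$, we may let $\varepsilon\to0$.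

(b) Since $ab=0$, we have $(a(x)-a(y))(b(x)-b(y))=-a(x)b(y)-a(y)b(x)$ for a.e.\ $(x,y)$. The two terms give equal contributions, and the integrals converge absolutely since $K$ is integrable away from $0$.

(c) Let $B$ be the ball about $x$ with $|B|=m$ and radius $\varrho$. As $|A|\le|B|$, we have $|A\setminus B|\le|B\setminus A|$. On $B\setminus A$ we have $K(x-y)\ge\varrho^{-N-\alpha}$, and on $A\setminus B$ we have $K(x-y)\le\varrho^{-N-\alpha}$. So passing from $\int_{B^c}K(x-y)\,dy$ to $\int_{A^c}K(x-y)\,dy$ does not decrease the integral. For the second claim, keep only the pairs with exactly one point in $A$: $E(v,v)\ge C\int_Av(x)^2\int_{A^c}K(x-y)\,dy\,dx$.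

(d) The function $h^-$ is a $1$-Lipschitz function of $h$, so its $E$-energy is finite and $h^-\in H^{\alpha/2}$. Hence $h^+=h+h^-$ is again a constant plus an element of $H^{\alpha/2}$. We have $(h^+(x)-h^+(y))(h^-(x)-h^-(y))=-h^+(x)h^-(y)-h^+(y)h^-(x)\le0$, so $E(h^+,h^-)\le0$ and $E(h,h^-)=E(h^+,h^-)-E(h^-,h^-)\le-E(h^-,h^-)$. The second claim follows from $(|u(x)|-|u(y)|)^2\le(u(x)-u(y))^2$, which is strict where $u(x)u(y)<0$.

(e) Since $v$ is a nondecreasing function of $w$, the integrand of $E(w,v)$ is nonnegative. Restrict it to the sets $\{v(x)>0,\ y\notin A\}$ and $\{v(y)>0,\ x\notin A\}$. They are disjoint up to null sets, because $w>t>s$ where $v>0$, so that $\{v>0\}\subset A$ up to a null set. By symmetry they contribute equally. On the first set $v(y)=0$ and $w(x)-w(y)\ge w(x)-s$ almost everywhere, hence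
\[
E(w,v)\ge C\int v(x)\int_{A^c}\bigl(w(x)-w(y)\bigr)K(x-y)\,dy\,dx\ge\kappa(m)\int(w-s)v
\]
by (c).
\end{proof}

\begin{lemma}\label{lem:first}
Let $A$ be a bounded open set. Every eigenfunction for $\lambda_1(A)$ has one sign a.e.\ (it is $\ge0$ a.e.\ or $\le0$ a.e.), and $\lambda_1(A)$ is simple.
\end{lemma}

\begin{proof}
Eigenfunctions for $\lambda_1(A)$ are the minimizers of $E(u,u)/\|u\|^2$, so the first claim follows from Lemma~\ref{lem:tools}(d). If the eigenspace had dimension at least two, it would contain orthogonal $u,v\neq0$, which we may take $\ge0$ a.e. Then $uv=0$ a.e., and the eigenfunction $u-v$ takes both signs on sets of positive measure, a contradiction.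
\end{proof}

The last tool says that parts of a set that are far from each other almost do not interact. Let
\[
R(x_1,x_2,\dots,x_N)=(-x_1,x_2,\dots,x_N),\qquad H=\{x_1>0\}.
\]
Call $u$ \emph{odd} if $u\circ R=-u$ and \emph{even} if $u\circ R=u$. If $RA=A$, let $\lambda^{\rm o}(A)$ be the minimum of $E(u,u)/\|u\|^2$ over nonzero odd $u\in X_0(A)$; it is attained by compactness. A minimizer $u$ is an eigenfunction of $A$ with eigenvalue $\lambda^{\rm o}(A)$: it satisfies the weak equation for odd test functions; for even test functions both sides vanish; and every $v\in X_0(A)$ is the sum of an odd and an even element of $X_0(A)$.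

\begin{lemma}\label{lem:decouple}
Let $A=A_1\cup\dots\cup A_n$, where the $A_i$ are bounded open sets with mutual distances at least $d>0$, and let $\epsilon=C\,d^{-N-\alpha}|A|$. For $u\in X_0(A)$ the functions $u_i=u\mathbf 1_{A_i}$ are in $X_0(A_i)$ and
\begin{equation}\label{eq:decouple}
\Bigl|E(u,u)-\sum_iE(u_i,u_i)\Bigr|\le\epsilon\|u\|^2 .
\end{equation}
Let $\nu_1\le\nu_2\le\cdots$ be the union of the eigenvalue lists of the $A_i$, with multiplicity. Then $|\lambda_j(A)-\nu_j|\le\epsilon$ for all $j$. If $RA_i=A_i$ for all $i$, then also $|\lambda^{\rm o}(A)-\min_i\lambda^{\rm o}(A_i)|\le\epsilon$.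
\end{lemma}

\begin{proof}
Multiplying $u$ by smooth cutoffs shows $u_i\in X_0(A_i)$. By Lemma~\ref{lem:tools}(b), the left-hand side of \eqref{eq:decouple} is at most
\[
2Cd^{-N-\alpha}\sum_{i<j}\|u_i\|_{L^1}\|u_j\|_{L^1}\le Cd^{-N-\alpha}\|u\|_{L^1}^2\le\epsilon\|u\|^2 .
\]
The form $\sum_iE(u_i,u_i)$ on $X_0(A)=\bigoplus_iX_0(A_i)$ has eigenvalues $\nu_j$, so min--max gives the claim on $\lambda_j(A)$. If $RA_i=A_i$ for all $i$ and $u$ is odd, then so are the $u_i$, and the same comparison on odd functions gives the last claim.
\end{proof}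

\section{The barrier argument in its simplest form}\label{sec:warmup}

For a first eigenfunction the force in \eqref{eq:heuristic} is positive everywhere. The proof below turns ``positive force implies positive solution'' into an argument with weak solutions; the proof in Section~\ref{sec:thin} has the same skeleton.

\begin{proposition}\label{prop:first}
If $\Omega$ is a bounded domain, a first eigenfunction has no zero in $\Omega$. In particular, it has exactly one nodal domain.
\end{proposition}

\begin{proof}
Let $\varphi$ be a first eigenfunction; by Lemma~\ref{lem:first} we may assume $\varphi\ge0$. Let $z\in\Omega$. Choose $r>0$ such that $B(z,3r)\subset\Omega$ and $\int_{\mathbb R^N\setminus B(z,3r)}\varphi>0$.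

\emph{Cut off and find the force.} Let $\chi\in C_c^\infty(B(z,3r))$ with $0\le\chi\le1$ and $\chi=1$ on $B(z,2r)$. For $v\in X_0(B(z,r))$ the supports of $(1-\chi)\varphi$ and $v$ are at positive distance, so Lemma~\ref{lem:tools}(b) gives
\[
E(\chi\varphi,v)=E(\varphi,v)-E((1-\chi)\varphi,v)=\int(\lambda_1\varphi+f)v,\qquad f(x)=C\int(1-\chi(y))\varphi(y)K(x-y)\,dy .
\]
On $B(z,r)$ we have $f\ge g':=C(\operatorname{diam}\Omega)^{-N-\alpha}\int_{\mathbb R^N\setminus B(z,3r)}\varphi>0$.

\emph{Compare with a small bump.} Let $0\le\eta\in C_c^\infty(B(z,r))$ with $\eta=1$ near $z$, choose $\varepsilon>0$ with $\varepsilon c_\eta\le g'$, and put $h=\chi\varphi-\varepsilon\eta$. Outside $B(z,r)$ we have $h=\chi\varphi\ge0$, so $h^-\in X_0(B(z,r))$. By Lemma~\ref{lem:tools}(d) and (a),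
\[
-E(h^-,h^-)\ge E(h,h^-)=\int(\lambda_1\varphi+f-\varepsilon\mathcal L\eta)h^-\ge\int(g'-\varepsilon c_\eta)h^-\ge0 .
\]
Hence $h^-=0$ by Lemma~\ref{lem:tools}(c), and so $\varphi\ge\varepsilon\eta$ a.e.\ on $B(z,r)$, where $\chi=1$. By continuity $\varphi(z)\ge\varepsilon>0$. Since $\Omega$ is connected and $\varphi>0$ on $\Omega$, there is one nodal domain.
\end{proof}

For higher eigenfunctions two things change: $\varphi$ itself has no sign, so both the values of $\chi\varphi$ outside the test region and the term $\lambda\varphi$ may be negative; and the force must be shown to have a sign in the chosen region. Smallness of the thin part deals with the former, oddness with the latter.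

\section{Cores and their force}\label{sec:cores}

Throughout,
\[
Q=B(2e_1,\tfrac32),\qquad Q'=B(2e_1,\tfrac74),\qquad \overline{Q}\subset Q'\subset\overline{Q'}\subset H .
\]

\begin{definition}
Let $k\ge2$. A bounded open set $D$ is a \emph{$k$-core} if $RD=D$, $\operatorname{dist}(Q'\cup RQ',D)\ge4$, $\lambda_k(D)$ is simple, and its normalized eigenfunction $\varphi_D$ (that is, $\|\varphi_D\|=1$) is odd and can be chosen $\ge0$ a.e.\ in $H$. We fix this choice.
\end{definition}

If $\varphi_D$ minimizes the Rayleigh quotient among odd functions, the sign in $H$ comes for free: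

\begin{lemma}\label{lem:odd}
Let $D$ be bounded and open with $RD=D$, and let $u\in X_0(D)\setminus\{0\}$ be odd with $E(u,u)=\lambda^{\rm o}(D)\|u\|^2$. Then $u\ge0$ a.e.\ in $H$ or $u\le0$ a.e.\ in $H$.
\end{lemma}

\begin{proof}
One cannot simply replace $u$ by $|u|$, which is not odd; we take absolute values on $H$ and reflect oddly. Let $w=u|_H$ and let $\tilde u$ be the odd function equal to $|w|$ on $H$. For every odd $u\in L^2$ with restriction $w$ to $H$, splitting $\mathbb R^N\times\mathbb R^N$ according to the signs of $x_1,y_1$ and using $|Rx-Ry|=|x-y|$, we get the following identity in $[0,\infty]$: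
\[
\iint(u(x)-u(y))^2K(x-y)=2\iint_{H\times H}\Bigl[(w(x)-w(y))^2K(x-y)+(w(x)+w(y))^2K(x-Ry)\Bigr].
\]
Pass from $w$ to $|w|$. The integrand changes only where $w(x)w(y)<0$. There the first square decreases by $4|w(x)w(y)|$ and the second increases by the same amount, so the integrand decreases by $4|w(x)w(y)|\,(K(x-y)-K(x-Ry))$. This is positive, because $|x-Ry|>|x-y|$ for $x,y\in H$. Hence $\tilde u\in X_0(D)$, $\|\tilde u\|=\|u\|$ and $E(\tilde u,\tilde u)\le E(u,u)$, with strict inequality if $w$ takes both signs on sets of positive measure. Minimality of $u$ excludes the latter.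
\end{proof}

The \emph{force} of a $k$-core $D$ is
\[
G(x)=C\int_D\varphi_D(y)K(x-y)\,dy,\qquad x\notin\overline D .
\]

\begin{lemma}\label{lem:force}
If $D$ is a $k$-core, there is $g>0$ with $G\ge2g$ on $Q'$. Moreover $G\circ R=-G$.
\end{lemma}

\begin{proof}
Oddness of $G$ is immediate from that of $\varphi_D$. Combining $y$ with $Ry$, we find for $x\in H\setminus\overline D$
\[
G(x)=C\int_{D\cap H}\varphi_D(y)\bigl[K(x-y)-K(x-Ry)\bigr]\,dy>0 ,
\]
since the bracket is positive and $\varphi_D\geq 0$ does not vanish a.e.\ in $H$ (otherwise $\varphi_D=0$ by oddness). As $G$ is continuous on the compact set $\overline{Q'}\subset H\setminus\overline D$, it has a positive minimum there.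
\end{proof}

\section{The sign on thin parts}\label{sec:thin}

The force in $\Omega$ is exerted by $\varphi$, not by $\varphi_D$. We first show that the two are close.

\begin{lemma}\label{lem:stability}
Let $D\subset B_{R_0}$ be open with $\lambda_k(D)$ simple, and let $\varphi_D$ be a normalized eigenfunction for $\lambda_k(D)$. For every $\epsilon>0$ there is $\delta>0$ such that for every open $\Omega$ with $D\subset\Omega\subset B_{R_0}$ and $|\Omega\setminus D|<\delta$ the eigenvalue $\lambda_k(\Omega)$ is simple and its normalized eigenfunction $\varphi$, with a suitable sign, satisfies $\|\varphi-\varphi_D\|<\epsilon$.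
\end{lemma}

\begin{proof}
Otherwise there are sets $\Omega_n$ violating the conclusion with $|\Omega_n\setminus D|\to0$. Let $u_n^1,\dots,u_n^{k+1}$ be orthonormal eigenfunctions for $\lambda_j(\Omega_n)\le\lambda_j(D)$, $j\le k+1$. Their energies are bounded and they vanish outside $B_{R_0}$. So, along a subsequence, $u_n^j\to u^j$ weakly in $H^{\alpha/2}$ and strongly in $L^2$, and $\lambda_j(\Omega_n)\to\ell_j\le\lambda_j(D)$.

The limits live on $D$: by strong convergence and $|\Omega_n\setminus D|\to0$,
\[
\Bigl(\int_{D^c}|u^j|^2\Bigr)^{1/2}=\lim_n\|u_n^j\|_{L^2(\Omega_n\setminus D)}\le\lim_n\bigl(\|u_n^j-u^j\|+\|u^j\|_{L^2(\Omega_n\setminus D)}\bigr)=0 ,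
\]
so $u^j\in X_0(D)$. For $v\in X_0(D)\subset X_0(\Omega_n)$ we pass to the limit in $E(u_n^j,v)=\lambda_j(\Omega_n)\int u_n^jv$ and get $E(u^j,v)=\ell_j\int u^jv$. Thus $u^1,\dots,u^{k+1}$ are orthonormal eigenfunctions of $D$ with eigenvalues $\ell_1\le\dots\le\ell_{k+1}$. Min--max on the span of $u^1,\dots,u^j$ gives $\lambda_j(D)\le\ell_j$, hence $\ell_j=\lambda_j(D)$ for $j\le k+1$. Since $\lambda_k(D)$ is simple, so is $\lambda_k(\Omega_n)$ for large $n$ in the subsequence, and $u^k=\pm\varphi_D$. So $\|u_n^k\mp\varphi_D\|\to0$, which contradicts the choice of $\Omega_n$.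
\end{proof}

\begin{proposition}\label{prop:sign}
Let $D\subset B_{R_0}$ be a $k$-core. There is $\delta>0$ such that for every open $\Omega$ with $D\subset\Omega\subset B_{R_0}$ and $|\Omega\setminus D|<\delta$ the eigenvalue $\lambda_k(\Omega)$ is simple and its eigenfunction $\varphi$, with a suitable sign, satisfies
\[
\varphi>0\ \text{ on }\Omega\cap Q,\qquad \varphi<0\ \text{ on }\Omega\cap RQ .
\]
\end{proposition}

Note that $\delta$ does not depend on the shape of $\Omega$, which need not be connected or symmetric.

\begin{proof}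
\emph{Fixed data and choice of $\delta$.} Let $\Lambda=\lambda_k(D)$, let $g$ be as in Lemma~\ref{lem:force}, and let $M_0>0$ be defined by $\frac12\kappa(4/M_0^2)=2\Lambda$. Fix smooth functions with values in $[0,1]$, depending only on $D$:
\begin{itemize}
\item $\xi\in C_c^\infty(\mathbb R^N)$ with $\xi=1$ where $\operatorname{dist}(x,D)\le1$ and $\xi=0$ where $\operatorname{dist}(x,D)\ge2$;
\item $\chi$ with bounded derivatives, $\chi=0$ where $\operatorname{dist}(x,D)<2$ and $\chi=1$ where $\operatorname{dist}(x,D)\ge3$;
\item $\zeta$ with $1-\zeta\in C_c^\infty(Q')$ and $\zeta=0$ on $Q$; put $c_\zeta:=c_{1-\zeta}$.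
\end{itemize}
For $m>0$ let $M(m)=M_0(\Lambda+c_\xi)/\kappa(m)$; then $M(m)\to0$ as $m\to0$. Choose $\delta>0$, using Lemma~\ref{lem:stability}, such that for $\Omega$ as in the statement $\lambda_k(\Omega)$ is simple, its normalized eigenfunction $\varphi$ can be given a sign with
\begin{equation}\label{eq:delta1}
C|B_{R_0}|^{1/2}\|\varphi-\varphi_D\|\le g ,
\end{equation}
and, for $0<m<\delta$,
\begin{equation}\label{eq:delta2}
M(m)(\Lambda+c_\zeta)\le g/2,\qquad \kappa(m)>\Lambda .
\end{equation}
Now fix $\Omega$ and $\varphi$, and let $m=|\Omega\setminus D|$ and $\lambda=\lambda_k(\Omega)\le\Lambda$. If $m=0$, the open sets $\Omega\cap Q$ and $\Omega\cap RQ$ are contained in the null set $\Omega\setminus D$, so they are empty and nothing remains to be proved. Let $m>0$ and write $M=M(m)$.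

\emph{Step 1: $|\varphi|\le M_0$ a.e.} Let $t=M_0$, $A=\{\varphi>t/2\}$ and $v=(\varphi-t)^+\in X_0(\Omega)$. As $\|\varphi\|=1$, we have $|A|\le4/t^2$. Lemma~\ref{lem:tools}(e) with $w=\varphi$, $s=t/2$, together with $\varphi-t/2\ge\varphi/2$ where $v>0$, gives
\[
\Lambda\int\varphi v\ge\lambda\int\varphi v=E(\varphi,v)\ge\kappa(4/t^2)\int(\varphi-\tfrac t2)v\ge\tfrac12\kappa(4/t^2)\int\varphi v=2\Lambda\int\varphi v .
\]
So $\int\varphi v\le0$. As $\varphi v\ge tv\ge0$, we get $v=0$, that is, $\varphi\le M_0$. The same applies to $-\varphi$.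

\emph{Step 2: $|\varphi|\le M$ a.e.\ where $\operatorname{dist}(x,D)\ge2$.} This is the smallness on thin parts; to isolate the thin part we subtract $M_0\xi$. Let $\omega=\Omega\cap\{\operatorname{dist}(x,D)>1\}\subset\Omega\setminus D$ and $u=\varphi-M_0\xi$. Then $u\le0$ a.e.\ outside $\omega$: either $\varphi=0$, or $\xi=1$ and $\varphi\le M_0$. Let $t>M$ and $v=(u-t)^+\in X_0(\omega)$. By the equation, Step 1 and Lemma~\ref{lem:tools}(a),
\[
E(u,v)=\int(\lambda\varphi-M_0\mathcal L\xi)v\le M_0(\Lambda+c_\xi)\int v=M\kappa(m)\int v ,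
\]
while Lemma~\ref{lem:tools}(e) with $w=u$, $A=\omega$, $s=0$ gives $E(u,v)\ge\kappa(m)\int uv\ge t\,\kappa(m)\int v$. As $t>M$, we get $v=0$. Hence $u\le M$, and $\varphi=u\le M$ where $\xi=0$. The same applies to $-\varphi$.

\emph{Step 3: positivity on $\Omega\cap Q$.} If $x\in Q'$ and $y\in\operatorname{supp}(1-\chi)$, then $|x-y|\ge1$, because $\operatorname{dist}(Q',D)\ge4$. Let
\[
f(x)=C\int(1-\chi(y))\varphi(y)K(x-y)\,dy,\qquad x\in Q' .
\]
Since $1-\chi=1$ on $D$ and $\varphi_D=0$ outside $D$, we have $(1-\chi)\varphi-\varphi_D=(1-\chi)(\varphi-\varphi_D)$. So on $Q'$, by \eqref{eq:delta1},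
\[
|f-G|\le C\|\varphi-\varphi_D\|_{L^1}\le C|B_{R_0}|^{1/2}\|\varphi-\varphi_D\|\le g,\qquad\text{hence } f\ge g .
\]

We now repeat the proof of Proposition~\ref{prop:first} with test region $\omega'=\Omega\cap Q'\subset\Omega\setminus D$. The obstacle is that $\chi\varphi$ may be negative outside $Q'$, on other thin parts of $\Omega$. There it is at least $-M$, so we lift it by $M\zeta$, which equals $M$ off $Q'$ and does nothing on $Q$. Let $z\in\Omega\cap Q$, choose $0\le\eta\in C_c^\infty(\Omega\cap Q)$ with $\eta=1$ near $z$ and $\varepsilon>0$ with $\varepsilon c_\eta\le g/2$, and set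
\[
h=\chi\varphi+M\zeta-\varepsilon\eta .
\]
Outside $\omega'$ we have $h\ge0$ a.e.: off $Q'$ we have $\zeta=1$, $\eta=0$, and $|\chi\varphi|\le M$ by Step 2, since $\chi=0$ where $\operatorname{dist}(x,D)<2$; on $Q'\setminus\Omega$ we have $h=M\zeta\ge0$ a.e. Moreover $h-M=\chi\varphi-M(1-\zeta)-\varepsilon\eta\in H^{\alpha/2}$ and $h^-\le|\chi\varphi|+\varepsilon\eta\in L^2$. So $v:=h^-\in X_0(\omega')$ by Lemma~\ref{lem:tools}(d).

By Lemma~\ref{lem:tools}(b), $E((1-\chi)\varphi,v)=-\int fv$, hence $E(\chi\varphi,v)=\int(\lambda\varphi+f)v$. Together with Lemma~\ref{lem:tools}(a) and $E(\zeta,v)=-E(1-\zeta,v)$ this gives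
\[
E(h,v)=\int\bigl(\lambda\varphi+f-M\mathcal L(1-\zeta)-\varepsilon\mathcal L\eta\bigr)v\ge\int(\lambda\varphi+g-Mc_\zeta-\varepsilon c_\eta)v .
\]
On $\omega'$ we have $\chi=1$, so $\varphi=h-M\zeta+\varepsilon\eta\ge h-M$ and $\lambda\varphi\ge\lambda h-\Lambda M$. By \eqref{eq:delta2} and the choice of $\varepsilon$,
\[
E(h,v)\ge\int\bigl(\lambda h+g-M(\Lambda+c_\zeta)-\varepsilon c_\eta\bigr)v\ge\lambda\int hv=-\lambda\|h^-\|^2 .
\]
With Lemma~\ref{lem:tools}(d) this gives $E(h^-,h^-)\le\lambda\|h^-\|^2\le\Lambda\|h^-\|^2$. But $h^-\in X_0(\omega')$ and $|\omega'|\le m$, so $E(h^-,h^-)\ge\kappa(m)\|h^-\|^2$ with $\kappa(m)>\Lambda$. Hence $h^-=0$. On $\Omega\cap Q$ we have $\chi=1$ and $\zeta=0$, so $\varphi\ge\varepsilon\eta$ a.e.\ there, and $\varphi(z)\ge\varepsilon>0$ by continuity.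

\emph{Step 4: negativity on $\Omega\cap RQ$.} The set $R\Omega$ satisfies $D\subset R\Omega\subset B_{R_0}$ and $|R\Omega\setminus D|=m$, its $k$-th eigenvalue is $\lambda$, and $\tilde\varphi=-\varphi\circ R$ is a normalized eigenfunction. Since $\varphi_D=-\varphi_D\circ R$, we have $\|\tilde\varphi-\varphi_D\|=\|\varphi-\varphi_D\|$, so \eqref{eq:delta1} holds for $\tilde\varphi$. Steps 1--3 applied to $R\Omega$ and $\tilde\varphi$ give $\tilde\varphi>0$ on $R\Omega\cap Q$, that is, $\varphi<0$ on $\Omega\cap RQ$.
\end{proof}

\begin{example}[without connectedness]\label{ex:balls}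
Let $D$ be a $k$-core (Proposition~\ref{prop:core} below), let $R_0$ be so large that $D\cup\overline Q\cup R\overline Q\subset B_{R_0}$, and let $\delta$ be as in Proposition~\ref{prop:sign}. Choose infinitely many disjoint open balls in $Q$ of total measure less than $\delta/2$, and let $\Omega$ be the union of $D$, these balls and their reflections under $R$. Each of these balls is a connected component of $\Omega$ contained in $Q$ or in $RQ$. So, by Proposition~\ref{prop:sign}, it is a nodal domain of the $k$-th eigenfunction of $\Omega$; it is positive in $Q$ and negative in $RQ$.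
\end{example}

\section{Existence of cores}\label{sec:existence}

\begin{proposition}\label{prop:core}
For every $k\ge2$ there is a $k$-core. It can be chosen as
\[
D=B(Le_1,1)\cup B(-Le_1,1)\cup\bigcup_{i=1}^{k-2}B(iPe_2,r)
\]
with suitable $L\ge10$, $r>1$ and $P\ge2r+10$.
\end{proposition}

The two unit balls carry the odd eigenfunction, and the $k-2$ larger balls only supply $k-2$ lower eigenvalues. The parameters are chosen in the order $r$, $L$, $P$: the gap between the lowest even and the lowest odd state of the two unit balls is positive but tiny for large $L$, so $P$ must be chosen after $L$ in order not to disturb it.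

\begin{proof}
Let $\mu_1<\mu_2$ be the first two eigenvalues of the unit ball. A ball of radius $r$ has eigenvalues $r^{-\alpha}$ times those of the unit ball. Fix $r>1$ with $r^\alpha<\mu_2/\mu_1$ and put $\nu=\mu_2r^{-\alpha}$, so that
\[
\mu_1r^{-\alpha}<\mu_1<\nu<\mu_2 .
\]
If $B$ is a ball centered on $\{x_1=0\}$, then $RB=B$. By Lemma~\ref{lem:first}, $\lambda_1(B)$ is simple with an eigenfunction of one sign, so this eigenfunction is even. Let $\psi\ge0$ be the first eigenfunction of the unit ball $B_1$; in particular $\psi\circ R=\psi$.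

\emph{Two balls.} Let $D_2=B(Le_1,1)\cup B(-Le_1,1)$ and $\epsilon=2C(2L-2)^{-N-\alpha}|B_1|$, and fix $L\ge10$ with
\[
2\epsilon<\nu-\mu_1,\qquad \epsilon<\mu_1-\mu_1r^{-\alpha} .
\]
The union of the eigenvalue lists of the two balls begins with $\mu_1,\mu_1,\mu_2$. By Lemma~\ref{lem:decouple}, $a:=\lambda_1(D_2)$ and $b:=\lambda_2(D_2)$ lie in $[\mu_1-\epsilon,\mu_1+\epsilon]$ and $\lambda_3(D_2)\ge\mu_2-\epsilon>\nu-\epsilon>\mu_1+\epsilon$. By Lemma~\ref{lem:first}, $a<b$. Altogether
\[
\mu_1r^{-\alpha}<a<b\le\mu_1+\epsilon<\min(\lambda_3(D_2),\nu) .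
\]
We claim $\lambda^{\rm o}(D_2)=b$. Since $\psi$ is even, $\psi(\cdot-Le_1)-\psi(\cdot+Le_1)$ is an odd element of $X_0(D_2)$, and by \eqref{eq:decouple} its Rayleigh quotient is at most $\mu_1+\epsilon$. Hence $\lambda^{\rm o}(D_2)\le\mu_1+\epsilon<\lambda_3(D_2)$. Since $\lambda^{\rm o}(D_2)$ is an eigenvalue of $D_2$, it is $a$ or $b$. It is not $a$, because eigenfunctions for $a$ have one sign and are not odd. So the eigenfunction for the simple eigenvalue $\lambda_2(D_2)=b$ is an odd minimizer, which by Lemma~\ref{lem:odd} can be taken $\ge0$ in $H$. Finally, $\operatorname{dist}(Q'\cup RQ',D_2)\ge L-1-\frac{15}4\ge5$. Hence $D_2$ is a $2$-core, and the case $k=2$ is done.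

\emph{$k\ge3$.} Let $D$ be as in the statement, with $r$ and $L$ as above and $P\ge2r+10$ still to be chosen. Then $RD=D$, and $\operatorname{dist}(Q'\cup RQ',D)\ge4$, since the new balls lie in $\{x_2>P-r\}\subset\{x_2>10\}$ and $Q'\cup RQ'\subset\{x_2<\frac74\}$. The $k-1$ parts $D_2$, $B(iPe_2,r)$ have mutual distances at least $P-2r>0$, and $|D|$ does not depend on $P$. So Lemma~\ref{lem:decouple} applies to this decomposition with an error $\epsilon_P$ that tends to $0$ as $P\to\infty$. The union of the eigenvalue lists of the parts is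
\[
\underbrace{\mu_1r^{-\alpha},\dots,\mu_1r^{-\alpha}}_{k-2},\quad a,\quad b,\quad\text{then values}\ \ge\min(\lambda_3(D_2),\nu)>b .
\]
Let $\gamma=\min\{b-a,\ \min(\lambda_3(D_2),\nu)-b\}>0$ and choose $P\ge2r+10$ with $2\epsilon_P<\gamma$. Then
\[
\lambda_{k-1}(D)\le a+\epsilon_P<b-\epsilon_P\le\lambda_k(D)\le b+\epsilon_P<\lambda_{k+1}(D) ,
\]
so $\lambda_k(D)$ is simple and is the only eigenvalue of $D$ in $[b-\epsilon_P,b+\epsilon_P]$. On the other hand, all parts are invariant under $R$. An odd function on $B(iPe_2,r)$ is orthogonal to the even first eigenfunction, so $\lambda^{\rm o}(B(iPe_2,r))\ge\nu>b=\lambda^{\rm o}(D_2)$. Lemma~\ref{lem:decouple} gives $|\lambda^{\rm o}(D)-b|\le\epsilon_P$, and as $\lambda^{\rm o}(D)$ is an eigenvalue of $D$, it equals $\lambda_k(D)$. So the eigenfunction for $\lambda_k(D)$ is an odd minimizer, and Lemma~\ref{lem:odd} finishes the proof.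
\end{proof}

\section{The comb: proof of Theorem~\ref{thm:main}}\label{sec:comb}

Let $k\ge2$ and let $D$ be the $k$-core of Proposition~\ref{prop:core}, with $L,P,r$ fixed. Write $x=(x_1,x_2,x'')$ (no $x''$ if $N=2$) and $\Theta(x)=(-x_1,-x_2,x'')$. Let $0<\tau<\frac1{100}$, $s_j=\frac14+2^{-j-2}$ for $j\ge1$, and
\begin{align*}
S_0&=\{|x_1|<L,\ |x_2|<\tau,\ |x''|<\tau\}&&\text{(beam)},\\
S&=\{|x_1+2|<\tau,\ -\tau<x_2<\tfrac12,\ |x''|<\tau\}&&\text{(spine)},\\
T_j&=\{-2<x_1<2,\ |x_2-s_j|<\tau2^{-j-4},\ |x''|<\tau\}&&\text{(teeth)}.
\end{align*}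
If $k\ge3$, we also need tubes leading to the additional balls:
\begin{align*}
W_0&=\{|x_1+5|<\tau,\ -\tau<x_2<(k-2)P+\tau,\ |x''|<\tau\},\\
W_i&=\{-5-\tau<x_1<0,\ |x_2-iP|<\tau,\ |x''|<\tau\},\qquad 1\le i\le k-2 ;
\end{align*}
if $k=2$ there are no sets $W_i$. Let
\[
\Omega=D\cup S_0\cup\bigcup_iW_i\cup S\cup\Theta S\cup\bigcup_{j\ge1}(T_j\cup\Theta T_j).
\]
We call $D$ and the individual tubes the pieces of $\Omega$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.1]
\draw (4.9,0) circle (0.7);
\draw (-4.9,0) circle (0.7);
\node at (5.1,0) {$+$};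
\node at (-5.1,0) {$-$};
\draw[dashed] (2,0) circle (1.5);
\draw[dashed] (-2,0) circle (1.5);
\draw[very thick] (-4.6,0)--(4.6,0);
\draw[very thick] (-2,0)--(-2,1.2);
\draw[very thick] (2,0)--(2,-1.2);
\foreach \y in {1.05,0.8,0.66,0.58,0.53}
 {\draw (-2,\y)--(2,\y); \draw (2,-\y)--(-2,-\y);
  \fill (1.5,\y) circle (1.2pt); \fill (-1.5,-\y) circle (1.2pt);}
\node at (-2.25,0.75) {$S$};
\node at (2.35,-0.75) {$\Theta S$};
\node at (0,1.27) {$T_1$};
\node at (0,-1.29) {$\Theta T_1$};
\node at (0,0.22) {$S_0$};
\node at (3.45,-1.3) {$Q\ (+)$};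
\node at (-3.5,-1.3) {$RQ\ (-)$};
\end{tikzpicture}
\caption{The domain $\Omega$ for $k=2$, $N=2$ (not to scale). All lines are thin tubes. The second eigenfunction is positive on the part of $\Omega$ in the dashed ball $Q$ and negative on the part in $RQ$. A positive nodal domain starting at a dot in a tooth $T_j$ could leave the tooth only through the spine $S$, where the eigenfunction is negative. The lower comb is the upper one rotated by $\Theta$.}
\label{fig:comb}
\end{figure}

\emph{$\Omega$ is a bounded domain.} It is open. There is $R_0$, independent of $\tau$, with $\overline\Omega\subset B_{R_0}$. All tubes and all balls of $D$ are connected. The beam $S_0$ meets the two unit balls, and it meets $S$, $\Theta S$ and, for $k\ge3$, $W_0$, as it contains $\mp2e_1$ and $-5e_1$. The spine $S$ meets each $T_j$, so $\Theta S$ meets each $\Theta T_j$. Each $W_i$, $i\ge1$, meets $W_0$ at $-5e_1+iPe_2$ and meets $B(iPe_2,r)$. So $\Omega$ is connected.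

\emph{The sign of $\varphi_k$.} Each tube has width at most $2\tau$, and $T_j$ width $\tau2^{-j-3}$, in one direction, and bounded extent in the others. So $|\Omega\setminus D|\le c\tau$ with $c=c(N,k,L,P)$. Fix $\tau$ with $c\tau<\delta$, where $\delta$ is given by Proposition~\ref{prop:sign} for $D$ and $R_0$. Then $\lambda_k(\Omega)$ is simple, and $\varphi=\varphi_k$, with a suitable sign, is positive on $\Omega\cap Q$ and negative on $\Omega\cap RQ$.

\emph{Geometry.} We use the following facts.
\begin{itemize}
\item[(i)] $\overline S\subset RQ=B(-2e_1,\frac32)$, since $\tau^2+\frac14+\tau^2<\frac94$. Hence $\Theta\overline S\subset\Theta RQ=Q$.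
\item[(ii)] The sets $\overline{T_j}$ are pairwise disjoint, since $s_j-s_{j+1}=2^{-j-3}>\tau(2^{-j-4}+2^{-j-5})$. They lie in $\{|x_1|\le2,\ \frac14<x_2<\frac12\}$. Hence the sets $\Theta\overline{T_j}$ are pairwise disjoint and lie in $\{|x_1|\le2,\ -\frac12<x_2<-\frac14\}$.
\item[(iii)] $z_j=(\frac32,s_j,0)\in T_j\cap Q$, since $\frac14+s_j^2<\frac94$. Hence $\Theta z_j\in\Theta T_j\cap RQ$.
\item[(iv)] The closures of $S_0$, $\Theta S$ and all $\Theta T_i$ lie in $\{x_2\le\tau\}$, and those of $S_0$, $S$ and all $T_i$ in $\{x_2\ge-\tau\}$. The closures of $D$ and of all $W_i$ lie in $\{|x_1|>4\}\cup\{x_2>9\}$.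
\end{itemize}
By (ii) and (iv), $\overline{T_j}$ is disjoint from the closure of every piece of $\Omega$ other than $T_j$ and $S$, and $\Theta\overline{T_j}$ is disjoint from the closure of every piece other than $\Theta T_j$ and $\Theta S$.

\emph{Positive nodal domains stay in their teeth.} Let $V_j$ be the nodal domain of $\varphi$ containing $z_j$; by (iii), $\varphi>0$ on it. We claim $V_j\subset T_j$. If not, the connected set $V_j$ meets $T_j$ and its complement, so it contains a point $x\in\partial T_j\cap\Omega$. This $x$ is not in the open set $T_j$, so by the preceding paragraph $x\in S\subset RQ$, where $\varphi<0$. This contradicts $\varphi>0$ on $V_j$. As the $T_j$ are disjoint, $V_1,V_2,\dots$ are infinitely many distinct positive nodal domains.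

\emph{Negative nodal domains.} Let $V_j'$ be the nodal domain containing $\Theta z_j\in RQ$, on which $\varphi<0$. If $V'_j\not\subset\Theta T_j$, then $V_j'$ contains a point of $\partial(\Theta T_j)\cap\Omega$. This point lies in $\Theta S\subset Q$, where $\varphi>0$, a contradiction. So $V_j'\subset\Theta T_j$, and the $V_j'$ are infinitely many distinct negative nodal domains. This proves Theorem~\ref{thm:main}. \qed

\section{Smooth domains: proof of Theorem~\ref{thm:smooth}}\label{sec:smooth}

Proposition~\ref{prop:sign} does not see the shape of $\Omega$, only $|\Omega\setminus D|$. So a comb with finitely many teeth may be fattened slightly and its boundary smoothed.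

Keep $D$, $R_0$, $\delta$ and the pieces of Section~\ref{sec:comb}, with $\tau$ fixed as there, and let $\Omega_m$ be the subdomain of the $\Omega$ constructed there in which only the teeth $T_j,\Theta T_j$ with $j\le m$ are kept. Then $\Omega_m$ is a domain with $\overline{\Omega_m}\subset B_{R_0}$ and $|\Omega_m\setminus D|<\delta$. For $A\subset\mathbb R^N$ let $A^\sigma$ be its open $\sigma$-neighborhood; $\Omega_m^\sigma$ is the union of the $\sigma$-neighborhoods of the pieces. Since $\Omega_m$ is a finite union of balls and straight cylinders, $|\partial\Omega_m|=0$, and hence $|\Omega_m^\sigma\setminus D|\to|\overline{\Omega_m}\setminus D|=|\Omega_m\setminus D|<\delta$ as $\sigma\to0$. Fix $\sigma>0$ so small that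
\begin{itemize}
\item $|\Omega_m^\sigma\setminus D|<\delta$ and $\Omega_m^\sigma\subset B_{R_0}$;
\item $S^\sigma\subset RQ$ and $(\Theta S)^\sigma\subset Q$;
\item each $\overline{T_j^\sigma}$, $j\le m$, is disjoint from the $\sigma$-neighborhood of every piece of $\Omega_m$ except $T_j$ and $S$, and each $\overline{(\Theta T_j)^\sigma}$ from that of every piece except $\Theta T_j$ and $\Theta S$.
\end{itemize}
The second item is possible by (i) of Section~\ref{sec:comb}. The third is possible because, as shown there, the closures of the pieces concerned are disjoint compact sets, finite in number.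

Choose $F\in C_c^\infty(\Omega_m^\sigma)$ with $0\le F\le1$ and $F=1$ on $\overline{\Omega_m}$, and by Sard's theorem a regular value $t\in(0,1)$ of $F$. Let $\Omega$ be the connected component of $\{F>t\}$ that contains $\Omega_m$. A boundary point $p$ of $\Omega$ satisfies $F(p)=t$ and $\nabla F(p)\ne0$. Near $p$ the set $\{F>t\}$ is the part of a neighborhood on one side of a $C^\infty$ hypersurface; this part is connected and meets $\Omega$, hence belongs to $\Omega$. So $\Omega$ is a bounded domain with $C^\infty$ boundary. As $D\subset\Omega_m\subset\Omega\subset\Omega_m^\sigma$, Proposition~\ref{prop:sign} applies: $\lambda_k(\Omega)$ is simple, and $\varphi=\varphi_k$, suitably signed, is positive on $\Omega\cap Q$ and negative on $\Omega\cap RQ$.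

Let $j\le m$ and let $V_j$ be the nodal domain containing $z_j\in T_j\cap Q$, on which $\varphi>0$. If $V_j\not\subset T_j^\sigma$, then $V_j$ contains a point of $\partial T_j^\sigma\cap\Omega\subset\partial T_j^\sigma\cap\Omega_m^\sigma$. This point is not in the open set $T_j^\sigma$, so by the third item it lies in $S^\sigma\subset RQ$, where $\varphi<0$, a contradiction. Hence $V_j\subset T_j^\sigma$. The sets $T_j^\sigma$ are pairwise disjoint, so $V_1,\dots,V_m$ are $m$ distinct positive nodal domains. In the same way, the nodal domain containing $\Theta z_j$, on which $\varphi<0$, cannot leave $(\Theta T_j)^\sigma$, because it would contain a point of $(\Theta S)^\sigma\subset Q$, where $\varphi>0$. This gives $m$ distinct negative nodal domains and proves Theorem~\ref{thm:smooth}. \qed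

\begin{thebibliography}{9}
\bibitem{source}
``Parenturl Stringlengths 37 41 $|$ Parentscore Stringlengths 1 3 $|$ Parentbody Stringlengths 19 30.2k $|$ Parentuser Stringlengths 32 37 $|$ Parenttitle Stringlengths 1'',
\url{https://fast.hugflare.com/datasets/euclaise/mathoverflow-accepted/viewer/default/train?p=486}.
\end{thebibliography}

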